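\title{Continuous pseudometrics, cozero sets, and the weight of a uniformity}

\begin{abstract}
Let $z(X)$ be the number of cozero sets of a Tychonoff space $X$. We show that an infinite Tychonoff space carries exactly $z(X)$ continuous pseudometrics. It follows that every compatible uniformity on a Tychonoff space $X$ has a base of cardinality at most $z(X)$, so $z(X\times X)$ can be replaced by $z(X)$ in the known upper bound for the uniform weight. The proof combines A.~H.~Stone's theorem with two counting results for infinite Tychonoff spaces: $z(X)^\omega=z(X)$, and $X$ has at most $z(X)$ partitions into open sets. The bound is attained exactly at the cardinals $\mu$ with $\mu^\omega=\mu$, and there is a space with $z(X)=\mathfrak c<z(X\times X)$.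
\end{abstract}

\section{The question and the results}\label{sec:intro}

A Tychonoff space may carry many uniformities that induce its topology. We ask how many entourages are needed to describe any one of them, in terms of the topology alone. We work in ZFC; $\omega$ is the first infinite cardinal and $\mathfrak c=2^\omega$.

A \emph{uniformity} on a set $X$ is a filter $\mathcal U$ of subsets of $X\times X$, called \emph{entourages}, such that for every $U\in\mathcal U$ the diagonal $\Delta_X$ is contained in $U$, the inverse $U^{-1}$ belongs to $\mathcal U$, and $V\circ V\subseteq U$ for some $V\in\mathcal U$. It induces the topology in which the neighborhoods of $x$ are the sets $U[x]=\{y:(x,y)\in U\}$, $U\in\mathcal U$. This topology is Hausdorff exactly when $\bigcap\mathcal U=\Delta_X$. If $X$ is a topological space, $\mathcal U$ is \emph{compatible} when it induces the given topology. A \emph{base} of $\mathcal U$ is a family $\mathcal B\subseteq\mathcal U$ such that every entourage contains a member of $\mathcal B$, and the \emph{uniform weight} $w(X,\mathcal U)$ is the least cardinality of a base.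

A \emph{cozero set} of a space $X$ is a set $\operatorname{coz}f=\{x:f(x)\ne0\}$ with $f\colon X\to[0,1]$ continuous, and $z(X)$ is the number of cozero sets of $X$. A $T_1$-space is \emph{Tychonoff} if for every point $x$ and every closed set $F\not\ni x$ some continuous $f\colon X\to[0,1]$ has $f(x)=1$ and vanishes on $F$; then the cozero sets form a base of the topology. Subspaces and products of Tychonoff spaces are Tychonoff. The cozero sets are the open sets that real-valued continuous functions can see, and these are the open sets that matter for uniformities, for the following reason.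

A \emph{pseudometric} on $X$ is a symmetric function $d\colon X\times X\to[0,\infty)$ that vanishes on $\Delta_X$ and satisfies the triangle inequality; it is \emph{continuous} if it is continuous on $X\times X$. Let $m(X)$ be the number of continuous pseudometrics on $X$. Write $\{d<\varepsilon\}$ for $\{(x,y):d(x,y)<\varepsilon\}$, and call $d$ \emph{$\mathcal U$-uniform} if $\{d<\varepsilon\}\in\mathcal U$ for all $\varepsilon>0$. For every $U\in\mathcal U$ there is a $\mathcal U$-uniform pseudometric $d$ with $\{d<1\}\subseteq U$ \cite[8.1.10 and 8.1.11]{Engelking}. Hence
\[
\mathcal B_{\mathcal U}=\bigl\{\{d<1\}: d \text{ is a $\mathcal U$-uniform pseudometric}\bigr\}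
\]
is a base of $\mathcal U$. If $\mathcal U$ is compatible, every $\mathcal U$-uniform $d$ is continuous: the ball $\{x':d(x,x')<\varepsilon\}=\{d<\varepsilon\}[x]$ is a neighborhood of $x$, and $|d(x,y)-d(x',y')|\le d(x,x')+d(y,y')$.

The base $\mathcal B_{\mathcal U}$ can be counted in two ways. Its members are cozero sets of the square, since $\{d<1\}=\operatorname{coz}\max(0,1-d)$, and each of them is given by a continuous pseudometric. So for every compatible $\mathcal U$,
\begin{equation}\label{eq:two}
w(X,\mathcal U)\le z(X\times X)\qquad\text{and}\qquad w(X,\mathcal U)\le m(X).
\end{equation}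
The first inequality is known. The question posed in \cite{UpperBound} is whether $z(X\times X)$ can be replaced by $z(X)$: \emph{does $w(X,\mathcal U)\le z(X)$ hold for every Tychonoff space $X$ and every compatible uniformity $\mathcal U$ on $X$?} We show that it does, by computing $m(X)$.

\begin{theorem}\label{thm:main}
Let $X$ be an infinite Tychonoff space.
\begin{enumerate}
\item[(a)] $X$ carries exactly $z(X)$ continuous pseudometrics.
\item[(b)] $w(X,\mathcal U)\le z(X)$ for every compatible uniformity $\mathcal U$ on $X$.
\end{enumerate}
\end{theorem}

Part (b) follows from (a) and the second inequality in \eqref{eq:two}. If $X$ is finite, a compatible uniformity has finitely many members, so their intersection $\Delta_X$ is an entourage, $\{\Delta_X\}$ is a base, and $w(X,\mathcal U)\le1\le z(X)$. This gives the full answer.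

\begin{corollary}\label{cor:all}
The inequality $w(X,\mathcal U)\le z(X)$ holds for every Tychonoff space $X$ and every compatible uniformity $\mathcal U$ on $X$.
\end{corollary}

Two complements, proved in Section~\ref{sec:sharp}, show that the bound is sharp and that it differs from $z(X\times X)$.

\begin{proposition}\label{prop:A}
For an infinite cardinal $\mu$ the following are equivalent:
\begin{enumerate}
\item[(i)] there are an infinite Tychonoff space $X$ and a compatible uniformity $\mathcal U$ on $X$ with $w(X,\mathcal U)=z(X)=\mu$;
\item[(ii)] $\mu^\omega=\mu$.
\end{enumerate}
\end{proposition}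

\begin{proposition}\label{prop:B}
There is a Tychonoff space $X$ with $z(X)=\mathfrak c<2^{\mathfrak c}\le z(X\times X)$.
\end{proposition}

After examples (Section~\ref{sec:examples}) and counting tools (Section~\ref{sec:tools}), Section~\ref{sec:two} isolates two special kinds of pseudometrics. They give the lower bound in Theorem~\ref{thm:main}(a) and show which two statements the upper bound contains. These statements are proved in Sections~\ref{sec:seq} and~\ref{sec:part}, and Section~\ref{sec:proof} derives the upper bound from them.

\section{The simplest cases}\label{sec:examples}

We need one way to bound a uniform weight from below and one way to bound $z$ from above. Recall that a space is \emph{Lindel\"of} if every open cover has a countable subcover; compact spaces and closed subspaces of Lindel\"of spaces are Lindel\"of.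

\begin{lemma}\label{lem:ex}
\begin{enumerate}
\item[(a)] Let $(U_i)_{i\in I}$ be entourages of $\mathcal U$, with $I$ uncountable, such that every entourage is contained in $U_i$ for only finitely many $i$. Then $w(X,\mathcal U)\ge|I|$.
\item[(b)] If $X$ is Lindel\"of and $\mathcal B$ is an infinite base of its topology, then $z(X)\le|\mathcal B|^\omega$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Let $\mathcal B$ be a base of $\mathcal U$ and choose $B_i\in\mathcal B$ with $B_i\subseteq U_i$. The map $i\mapsto B_i$ is finite-to-one, so $|I|\le|\mathcal B|\cdot\omega$. Since $I$ is uncountable, $|\mathcal B|\ge|I|$.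

(b) We have $\operatorname{coz}f=\bigcup_{n\ge1}\{f\ge1/n\}$. Each closed set $\{f\ge1/n\}$ is Lindel\"of, so it is covered by countably many members of $\mathcal B$ contained in $\operatorname{coz}f$. Thus every cozero set is the union of a countable subfamily of $\mathcal B$.
\end{proof}

A clopen set is the cozero set of its indicator function; this is used below without comment.

\begin{example}[Discrete spaces]\label{ex:discrete}
Let $X$ be discrete of infinite cardinality $\kappa$. Every subset is cozero, so $z(X)=z(X\times X)=2^\kappa$. The uniformity with base $\{\Delta_X\}$ has weight $1$. For a finite partition $P$ of $X$ put $U_P=\bigcup_{V\in P}V\times V$. These equivalence relations form a base of a uniformity $\mathcal P$, which is compatible because $U_P[x]=\{x\}$ for $P=\{\{x\},X\setminus\{x\}\}$. There are $2^\kappa$ partitions $\{S,X\setminus S\}$ into two sets, and $U_P\subseteq U_{\{S,X\setminus S\}}$ forces $S$ to be a union of members of $P$, which leaves finitely many $S$. By Lemma~\ref{lem:ex}(a) and \eqref{eq:two}, $w(X,\mathcal P)=2^\kappa=z(X)$. Thus a coarser uniformity can have a larger weight, and a bound for the finest compatible uniformity does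 not by itself bound the others.
\end{example}

\begin{example}[Cantor cubes]\label{ex:cube}
Let $\mu$ be uncountable and $Y=\{0,1\}^\mu$. For finite $F\subseteq\mu$ let $U_F$ be the set of pairs $(x,y)$ with $x_\alpha=y_\alpha$ for all $\alpha\in F$. The $\mu$ equivalence relations $U_F$ form a base of a uniformity $\mathcal U$, which is compatible because the sets $U_F[x]$ are the basic cylinders. If $U_F\subseteq U_{\{\alpha\}}$, then $\alpha\in F$, as two points that differ only at $\alpha$ show. Lemma~\ref{lem:ex}(a) gives $w(Y,\mathcal U)=\mu$. There are $\mu$ cylinders, all clopen, and they form a base of the compact space $Y$. Hence $\mu\le z(Y)\le\mu^\omega$ by Lemma~\ref{lem:ex}(b), and every clopen subset of $Y$ is a finite union of cylinders, so $Y$ has exactly $\mu$ clopen sets.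
\end{example}

For an infinite compact Hausdorff space $X$, the rectangles $C\times C'$ with $C,C'$ cozero form a base of $X\times X$, so $z(X\times X)\le z(X)^\omega$ by Lemma~\ref{lem:ex}(b); Proposition~\ref{prop:seq} will show that $z(X)^\omega=z(X)$. For discrete and compact spaces, then, the first inequality in \eqref{eq:two} already answers the question, which has content only when $z(X\times X)>z(X)$. Entourages are subsets of the square, so one might expect a counterexample among spaces such as the one in Proposition~\ref{prop:B}. There is none, because the sets $\{d<1\}$ are very special cozero sets of the square. A continuous pseudometric comes from a continuous map of $X$ onto a metric space, and a metric space is described by countably many disjoint families of small open sets together with the distances between their members. All of these data can be counted in $X$.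

\section{Counting tools}\label{sec:tools}

We use the following cardinal arithmetic: $\kappa\cdot\lambda=\max(\kappa,\lambda)$ if both are nonzero and one is infinite, so a finite product of cardinals below an infinite $\mu$ is below $\mu$; $(\prod_i\kappa_i)^\lambda=\prod_i\kappa_i^\lambda$; $2^{\sum_i\kappa_i}=\prod_i2^{\kappa_i}$; $\mathfrak c^\omega=\mathfrak c$; and $\lambda<2^\lambda$.

The upper bounds below are proved by \emph{coding}. To each object we assign a finite list of data $(s_1,\dots,s_r)$ from which the object can be recovered. If $\mu$ is infinite and, for each $j$ and each initial segment $(s_1,\dots,s_{j-1})$ \emph{that occurs for some object}, there are at most $\mu$ possibilities for $s_j$, then there are at most $\mu$ objects.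

An \emph{open partition} of a space $X$ is a partition of $X$ into nonempty open sets; its members are clopen. The number of open partitions of $X$ is denoted by $p(X)$. The empty space has $z(\emptyset)=p(\emptyset)=1$, and $z(X)\ge2$ for $X\ne\emptyset$.

\begin{lemma}\label{lem:coz}
Let $X$ be a topological space.
\begin{enumerate}
\item[(a)] Countable unions and finite intersections of cozero sets are cozero. The preimage of an open subset of a metric space under a continuous map is cozero.
\item[(b)] If $E$ is a cozero set of $X$, then the cozero sets of the space $E$ are exactly the cozero sets of $X$ contained in $E$. In particular $z(E)\le z(X)$.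
\item[(c)] If $X=\bigcup_iE_i$, then $z(X)\le\prod_iz(E_i)$.
\item[(d)] If $(E_n)_n$ is a countable family of pairwise disjoint cozero sets of $X$, then $\prod_nz(E_n)\le z(X)$.
\item[(e)] If $Q$ is an open partition of $X$, of any cardinality, then $z(X)=\prod_{V\in Q}z(V)$. In particular $2^{|Q|}\le z(X)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) We have $\bigcup_n\operatorname{coz}f_n=\operatorname{coz}\sum_n2^{-n-1}f_n$ and $\operatorname{coz}f\cap\operatorname{coz}g=\operatorname{coz}fg$. If $F\colon X\to(M,\rho)$ is continuous and $O\ne M$ is open, then $F^{-1}(O)=\operatorname{coz}\min\bigl(1,\rho(F(\cdot),M\setminus O)\bigr)$; and $F^{-1}(M)=X=\operatorname{coz}1$.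

(b) Let $E=\operatorname{coz}g$. If $\operatorname{coz}f\subseteq E$, then $\operatorname{coz}f=\operatorname{coz}(f|_E)$. Conversely, let $h\colon E\to[0,1]$ be continuous, and let $k$ equal $gh$ on $E$ and $0$ off $E$. Then $k$ is continuous on the open set $E$, and it is continuous at points outside $E$ because $0\le k\le g$ and $g$ vanishes there. Also $\operatorname{coz}k=\operatorname{coz}h$.

(c) The trace $C\cap E_i$ of a cozero set $C$ is cozero in $E_i$, and $C$ is the union of its traces.

(d) If $C_n$ is cozero in $E_n$ for each $n$, then $C=\bigcup_nC_n$ is cozero in $X$ by (b) and (a), and $C_n=C\cap E_n$. So $(C_n)_n\mapsto C$ is injective.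

(e) One inequality is (c). For the other, continuous functions $f_V\colon V\to[0,1]$, $V\in Q$, combine to a continuous function on $X$, because the sets $V$ are open and disjoint. So every family of traces occurs.
\end{proof}

\begin{lemma}\label{lem:disjoint}
Let $Y$ be a Hausdorff space, $B\subseteq Y$, and $y\in Y$ a point every neighborhood of which contains infinitely many points of $B$. Then there are pairwise disjoint open sets $U_0,U_1,\dots$ each of which meets $B$.
\end{lemma}

\begin{proof}
Put $V_0=Y$. Given an open $V_n\ni y$, choose $b_n\in V_n\cap B$ with $b_n\ne y$, and disjoint open sets $U_n\ni b_n$ and $V_{n+1}\ni y$ inside $V_n$. For $n<k$ we have $U_k\subseteq V_k\subseteq V_{n+1}$, so $U_k\cap U_n=\emptyset$.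
\end{proof}

\begin{lemma}\label{lem:c}
If $X$ is an infinite Tychonoff space, then $z(X)\ge\mathfrak c$.
\end{lemma}

\begin{proof}
There are pairwise disjoint nonempty open sets $U_n$, $n\in\omega$. If all points are isolated, take singletons. Otherwise every neighborhood of a nonisolated point is infinite, since finite sets are closed, and Lemma~\ref{lem:disjoint} applies with $B=X$. Each $U_n$ contains a nonempty cozero set $E_n$, and $z(X)\ge\prod_nz(E_n)\ge2^\omega$ by Lemma~\ref{lem:coz}(d).
\end{proof}

\section{Two kinds of pseudometrics}\label{sec:two}

Let $K=[0,1]^\omega$ with the metric $\rho(y,y')=\sum_n2^{-n-1}|y_n-y'_n|\le1$. This is a compact metric space of cardinality $\mathfrak c$. A continuous map $F\colon X\to K$ defines the continuous pseudometric $d_F(x,x')=\rho(F(x),F(x'))$. An open partition $Q$ of $X$ defines the pseudometric $d_Q$ that equals $0$ on pairs lying in one member of $Q$ and $1$ on all other pairs.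

\begin{proposition}\label{prop:lower}
If $X$ is a Tychonoff space with at least two points, then $z(X)^\omega\le m(X)$ and $p(X)\le m(X)$.
\end{proposition}

\begin{proof}
Some continuous $f\colon X\to[0,1]$ is not constant, and the positive multiples of $|f(x)-f(x')|$ are distinct, so $m(X)\ge\mathfrak c$.

A sequence $(C_n)_{n\in\omega}$ of cozero sets, with $C_n=\operatorname{coz}f_n$, is recovered from the continuous map $F=(f_n)_n\colon X\to K$. So there are at least $z(X)^\omega$ continuous maps $X\to K$. We show that $F\mapsto d_F$ is at most $\mathfrak c$-to-one. Fix $F$ and a countable dense subset $T$ of the separable metric space $F(X)$. If $d_{F'}=d_F$, then $\varphi(F(x))=F'(x)$ defines an isometric embedding $\varphi\colon F(X)\to K$, and $F'=\varphi\circ F$. The continuous map $\varphi$ is determined by $\varphi|_T$, for which there are at most $\mathfrak c^\omega=\mathfrak c$ possibilities. Therefore $z(X)^\omega\le\mathfrak c\cdot m(X)=m(X)$.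

The pseudometric $d_Q$ is constant on each of the open rectangles $V\times V'$, $V,V'\in Q$, which cover $X\times X$; so it is continuous. The members of $Q$ are the classes of the relation $d_Q=0$, so $Q\mapsto d_Q$ is injective.
\end{proof}

In particular $m(X)\ge z(X)$, which is the lower bound in Theorem~\ref{thm:main}(a). The proposition also shows that the upper bound $m(X)\le z(X)$ contains the two statements $z(X)^\omega=z(X)$ and $p(X)\le z(X)$. No proof of the theorem can avoid them, and they turn out to suffice.

\section{Sequences of cozero sets}\label{sec:seq}

\begin{proposition}\label{prop:seq}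
If $A$ is an infinite Tychonoff space, then $z(A)^\omega=z(A)$.
\end{proposition}

We must code a sequence $(C_n)$ of cozero sets by finitely many cozero sets and a little more. Lemma~\ref{lem:coz}(d) packs a sequence into one cozero set when its terms lie in fixed disjoint cozero sets, but in general the $C_n$ overlap arbitrarily. We therefore view the sequence as one map $F\colon A\to K$, as in Section~\ref{sec:two}, and ask over which points of the compact space $K$ the space $A$ keeps its full number of cozero sets.

\begin{example}\label{ex:onepoint}
Let $A=T\cup\{\infty\}$ be the one-point compactification of a discrete space $T$ with $|T|>\mathfrak c$. For continuous $F\colon A\to K$ and $y=F(\infty)$, each set $\{x:\rho(F(x),y)\ge1/n\}$ is compact and contained in $T$, hence finite. So $E=A\setminus F^{-1}(y)$ is a countable subset of $T$. In particular every cozero set is a countable subset of $T$ or the complement of one, and all countable subsets of $T$ are cozero. Thus $\mu=z(A)$ is the number of countable subsets of $T$, and $\mu>\mathfrak c$. If an open $O\subseteq K$ contains $y$, then $F^{-1}(O)$ contains $|T|$ isolated points and $z(F^{-1}(O))=\mu$. If $O$ misses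 $y$, then $F^{-1}(O)$ is countable and $z(F^{-1}(O))\le\mathfrak c$. So $A$ is large over the single point $y$. A sequence $C_n=\operatorname{coz}f_n$ with $F=(f_n)_n$ is recovered from three data: the point $y$, the set $E$, and the traces $C_n\cap E$; indeed $C_n$ contains $A\setminus E$ if $y_n>0$ and misses it if $y_n=0$. There are $\mathfrak c$, $\mu$ and at most $\mathfrak c^\omega$ possibilities for these data, so there are at most $\mu$ sequences.
\end{example}

In a minimal counterexample the same picture appears, with finitely many points in place of $y$.

\begin{proof}[Proof of Proposition~\ref{prop:seq}]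
Suppose the statement fails. Among the infinite Tychonoff spaces $A$ with $z(A)^\omega>z(A)$ choose one for which $\mu=z(A)$ is least. Then $\mu\ge\mathfrak c$ by Lemma~\ref{lem:c}. We show that there are at most $\mu$ sequences of cozero sets of $A$, which contradicts $\mu^\omega>\mu$.

Let $(C_n)_{n\in\omega}$ be such a sequence. Fix continuous $f_n\colon A\to[0,1]$ with $C_n=\operatorname{coz}f_n$ and put $F=(f_n)_n\colon A\to K$. For open $O\subseteq K$ the set $F^{-1}(O)$ is cozero, so $z(F^{-1}(O))\le\mu$ by Lemma~\ref{lem:coz}(a),(b). Call $O$ \emph{small} if $z(F^{-1}(O))<\mu$, and let $B$ be the set of points of $K$ that lie in no small open set.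

\emph{Step 1: if $L\subseteq K\setminus B$ is compact and $R\subseteq L$ is open in $K$, then $R$ is small.} Cover $L$ by small open sets $O_1,\dots,O_r$. The set $F^{-1}(R\cap O_j)$ is a cozero set of $A$ contained in $F^{-1}(O_j)$, so $z(F^{-1}(R\cap O_j))\le z(F^{-1}(O_j))<\mu$ by Lemma~\ref{lem:coz}(b). By Lemma~\ref{lem:coz}(c), $z(F^{-1}(R))$ is at most a finite product of cardinals below $\mu$.

\emph{Step 2: $B$ is finite and nonempty.} If $B=\emptyset$, Step~1 with $R=L=K$ gives $z(A)<\mu$, which is false. If $B$ is infinite, then by compactness some point of $K$ has infinitely many points of $B$ in each neighborhood. Lemma~\ref{lem:disjoint} gives pairwise disjoint open sets $U_n$ that meet $B$, and so are not small. Then $\mu^\omega=\prod_nz(F^{-1}(U_n))\le\mu$ by Lemma~\ref{lem:coz}(d), contrary to the choice of $A$.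

\emph{Step 3: the cozero set $E=F^{-1}(K\setminus B)$ satisfies $z(E)^\omega\le\mu$.} By Step~1, $E$ is a countable union of cozero sets with $z<\mu$, to which the minimality of $\mu$ applies. The difficulty is that a countable product of cardinals below $\mu$ can exceed $\mu$. Lemma~\ref{lem:coz}(d) bounds such a product when the sets are disjoint, so we cover $K\setminus B$ by open shells that split into two disjoint families. Put $g(y)=\rho(y,B)\in[0,1]$; since $B$ is finite, $g(y)>0$ exactly when $y\notin B$. For integers $n\ge-1$ let
\[
R_n=\{y\in K:2^{-n-2}<g(y)<2^{-n}\},\qquad E_n=F^{-1}(R_n).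
\]
Every $t\in(0,1]$ satisfies $2^{-n-1}\le t<2^{-n}$ for some $n\ge-1$, so $E=\bigcup_nE_n$. The intervals $(2^{-n-2},2^{-n})$ with $n$ of a fixed parity are disjoint, so the cozero sets $E_n$ with $n$ of a fixed parity are disjoint. The set $R_n$ lies in the compact set $\{g\ge2^{-n-2}\}$, which misses $B$, so $z(E_n)<\mu$ by Step~1. If $E_n$ is infinite, then $z(E_n)^\omega=z(E_n)$ by the minimality of $\mu$, since $E_n$ is Tychonoff. If $E_n$ is finite, then $z(E_n)$ is finite and $z(E_n)^\omega\le\mathfrak c$. In both cases $z(E_n)^\omega\le\mathfrak c\cdot z(E_n)$. By Lemma~\ref{lem:coz}(c) and then (d),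
\[
z(E)^\omega\le\prod_nz(E_n)^\omega\le\mathfrak c^\omega\cdot\prod_{n\text{ even}}z(E_n)\cdot\prod_{n\text{ odd}}z(E_n)\le\mathfrak c\cdot\mu\cdot\mu=\mu .
\]

\emph{Step 4: coding.} For each sequence $(C_n)$, with $F$, $B$, $E$ as above, fix an enumeration $B=\{y^1,\dots,y^k\}$ and record
\begin{enumerate}
\item[(1)] the tuple $(y^1,\dots,y^k)$;
\item[(2)] the tuple $(G_1,\dots,G_k)$ of cozero sets $G_i=A\setminus F^{-1}(y^i)=F^{-1}(K\setminus\{y^i\})$;
\item[(3)] the sequence $(C_n\cap E)_n$ of cozero sets of $E$.
\end{enumerate}
A point $x\in A\setminus G_i$ has $f_n(x)=y^i_n$, and $A\setminus E=\bigcup_i(A\setminus G_i)$. Therefore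
\[
C_n=(C_n\cap E)\cup\bigcup\{A\setminus G_i: y^i_n>0\},
\]
and the data determine $(C_n)$. There are $\mathfrak c$ finite tuples of points of $K$. Given (1), there are at most $\mu^k=\mu$ possibilities for (2). Given (1) and (2) that occur for some sequence, the set $E=\bigcap_iG_i$ is determined and satisfies $z(E)^\omega\le\mu$ by Step~3 applied to that sequence; so there are at most $\mu$ possibilities for (3). Hence there are at most $\mu$ sequences.
\end{proof}

\section{Open partitions}\label{sec:part}

\begin{proposition}\label{prop:part}
If $D$ is an infinite Tychonoff space, then $p(D)\le z(D)$.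
\end{proposition}

Let $\mu=z(D)$. An open partition with $\lambda$ members is a set of $\lambda$ cozero sets, so there are at most $\mu^\lambda$ such partitions, and $2^\lambda\le\mu$ by Lemma~\ref{lem:coz}(e). For countable $\lambda$ Proposition~\ref{prop:seq} gives $\mu^\lambda=\mu$. For uncountable $\lambda$ this count can fail.

\begin{example}\label{ex:beth}
Let $\beth_0=\omega$, $\beth_{\alpha+1}=2^{\beth_\alpha}$, with suprema at limit ordinals, and let $\mu=\beth_{\omega_1}$. Every function $\omega\to\mu$ takes its values in some $\beth_\alpha$ with $\alpha<\omega_1$, so $\mu^\omega\le\sum_{\alpha<\omega_1}\beth_{\alpha+1}=\mu$. K\"onig's inequality ($\sum_i\kappa_i<\prod_i\lambda_i$ if $\kappa_i<\lambda_i$ for all $i$) gives $\mu=\sum_{\alpha<\omega_1}\beth_\alpha<\mu^{\omega_1}$. Also $2^{\omega_1}\le\beth_2<\mu$. Let $D$ be the topological sum of $Y=\{0,1\}^\mu$ and a discrete space $T$ with $|T|=\omega_1$. Then $z(D)=z(Y)\cdot2^{\omega_1}=\mu$ by Example~\ref{ex:cube} and Lemma~\ref{lem:coz}(e). The partition $Q$ of $D$ into $Y$ and the singletons of $T$ has $\omega_1$ members, so the count above gives only $\mu^{\omega_1}>\mu$.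

The fixed partition $Q$ gives a better count. Let $P$ be any open partition of $D$. Its nonempty traces on $Y$ form a finite clopen partition of the compact space $Y$, for which there are at most $\mu$ possibilities. Let $S$ consist of these traces and the singletons of $T$, so that $|S|=\omega_1$. The partition $P$ is obtained from $S$ by joining members, that is, from an equivalence relation on $S$, and there are at most $2^{\omega_1}$ of those. So $p(D)\le\mu$.
\end{example}

The example shows both ingredients of the proof. First, partitions of a topological sum can be counted summand by summand and then glued; this is the next lemma. Second, $\prod_{V\in Q}z(V)=\mu$ restricts the number of members $V$ with $z(V)=\mu$, and for these the direct count works. We use the inequality $p\le z^\omega$ rather than $p\le z$ because it also holds for all finite spaces: $p(\emptyset)=1=z(\emptyset)^\omega$, and for finite $V\ne\emptyset$ the number $p(V)$ is finite while $z(V)^\omega\ge2^\omega$.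

\begin{lemma}\label{lem:glue}
Let $R$ be an open partition of a space $G$ such that $p(V)\le z(V)^\omega$ for every $V\in R$. Then $p(G)\le z(G)^\omega$.
\end{lemma}

\begin{proof}
We may assume $G\ne\emptyset$, so $\nu=z(G)^\omega\ge\mathfrak c$. Let $P$ be an open partition of $G$. For $V\in R$ the family $P_V=\{W\cap V:W\in P\}\setminus\{\emptyset\}$ is an open partition of $V$, and $S=\bigcup_{V\in R}P_V$ is an open partition of $G$. Each member of $S$ lies in exactly one member of $P$, and each $W\in P$ is the union of the members of $S$ that it contains. So $P$ is recovered from $(P_V)_{V\in R}$ and the equivalence relation ``lies in the same member of $P$'' on $S$. By Lemma~\ref{lem:coz}(e), the number of families $(P_V)_{V\in R}$ is at most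
\[
\prod_{V\in R}p(V)\le\prod_{V\in R}z(V)^\omega=\Bigl(\prod_{V\in R}z(V)\Bigr)^{\omega}=\nu .
\]
Given $(P_V)_{V\in R}$, the number of equivalence relations on $S$ is finite if $S$ is finite, and otherwise it is at most $2^{|S\times S|}=2^{|S|}\le z(G)\le\nu$, by Lemma~\ref{lem:coz}(e) applied to $S$. Hence $p(G)\le\nu$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:part}]
We prove by induction on the cardinal $z(D)$ that $p(D)\le z(D)^\omega$ for every Tychonoff space $D$; by Proposition~\ref{prop:seq} this suffices. Finite spaces were treated above. Let $D$ be infinite, put $\mu=z(D)$, and assume the inequality for all Tychonoff spaces $V$ with $z(V)<\mu$. By Lemma~\ref{lem:c} and Proposition~\ref{prop:seq}, $\mu^\omega=\mu\ge\mathfrak c$.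

Let $Q$ be an open partition of $D$. Its members are clopen, so $z(V)\le\mu$ for $V\in Q$ by Lemma~\ref{lem:coz}(b). Put
\[
Q'=\{V\in Q:z(V)<\mu\},\qquad Q''=\{V\in Q:z(V)=\mu\},\qquad G=\bigcup Q' .
\]
We code $Q=Q'\cup Q''$ by $(G,Q',Q'')$.

The sets $G$ and $D\setminus G$ are unions of members of $Q$, so $G$ is clopen, and there are at most $\mu$ possibilities for $G$.

Let $G$ occur for some $Q$. The corresponding $Q'$ is an open partition of $G$ whose members satisfy $p(V)\le z(V)^\omega$ by the induction hypothesis. Lemma~\ref{lem:glue} gives $p(G)\le z(G)^\omega\le\mu^\omega=\mu$. So, given $G$, there are at most $\mu$ possibilities for $Q'$.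

Let $\Lambda$ be the set of cardinals $|Q''|$, where $Q$ runs through the open partitions of $D$. For $\lambda=|Q''|$, Lemma~\ref{lem:coz}(e) gives
\[
\mu^\lambda=\prod_{V\in Q''}z(V)\le\prod_{V\in Q}z(V)=\mu .
\]
Hence $\lambda<2^\lambda\le\mu$ for $\lambda\in\Lambda$, and $|\Lambda|\le\mu$. A set of $\lambda$ cozero sets is the range of a function from $\lambda$ to the family of all cozero sets, so there are at most $\sum_{\lambda\in\Lambda}\mu^\lambda\le\mu\cdot\mu=\mu$ possibilities for $Q''$. Altogether $p(D)\le\mu$.
\end{proof}

The disjoint families produced in the next section need not cover $X$, but their unions are cozero.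

\begin{corollary}\label{cor:fam}
Let $X$ be an infinite Tychonoff space, and let $\mathcal F$ be the set of all families of pairwise disjoint nonempty open subsets of $X$ whose union is a cozero set of $X$. Then $|\mathcal F|\le z(X)$, and $2^{|\mathcal V|}\le z(X)$ for every $\mathcal V\in\mathcal F$.
\end{corollary}

\begin{proof}
A family $\mathcal V\in\mathcal F$ is an open partition of the cozero set $D=\bigcup\mathcal V$, so $2^{|\mathcal V|}\le z(D)\le z(X)$ by Lemma~\ref{lem:coz}(e),(b). There are $z(X)$ possibilities for $D$. Given $D$, there are finitely many possibilities for $\mathcal V$ if $D$ is finite, and at most $z(D)\le z(X)$ if $D$ is infinite, by Proposition~\ref{prop:part}.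
\end{proof}

\section{All continuous pseudometrics}\label{sec:proof}

A family of subsets of a space $M$ is \emph{discrete} if every point of $M$ has a neighborhood that meets at most one member; its members are then pairwise disjoint. A \emph{refinement} of a cover is a cover each of whose members lies in a member of the given cover. A.~H.~Stone's theorem states that every open cover of a metrizable space has an open refinement that is a countable union of discrete families \cite[4.4.1]{Engelking}. A cover of $X$ by $d$-small open sets may be large and overlap in a complicated way, and we have no means of counting such covers directly. Stone's theorem replaces it by countably many members of $\mathcal F$, which Corollary~\ref{cor:fam} and Proposition~\ref{prop:seq} count.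

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By \eqref{eq:two} and Proposition~\ref{prop:lower} it remains to prove $m(X)\le z(X)$. Put $\mu=z(X)$, so that $\mu^\omega=\mu\ge\mathfrak c$.

Let $d$ be a continuous pseudometric on $X$. Let $M$ be the metric space obtained by identifying points at $d$-distance $0$, and let $q\colon X\to M$ be the quotient map. The preimage of the ball of radius $r$ about $q(x)$ is $\{x':d(x,x')<r\}$, which is open in $X$, so $q$ is continuous. For $k\ge1$ apply Stone's theorem to the cover of $M$ by open balls of radius $1/(2k)$, discard the empty set, and take preimages under the surjection $q$. This gives families $\mathcal W_{k,n}$, $n\in\omega$, of nonempty open subsets of $X$ such that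
\begin{enumerate}
\item[(1)] $d(u,u')<1/k$ whenever $u,u'\in W\in\mathcal W_{k,n}$;
\item[(2)] $\bigcup_n\mathcal W_{k,n}$ covers $X$ for each $k$;
\item[(3)] $\mathcal W_{k,n}\in\mathcal F$: its members are pairwise disjoint, and its union is the preimage of an open subset of $M$, hence cozero by Lemma~\ref{lem:coz}(a).
\end{enumerate}
Let $\mathcal W=\bigcup_{k,n}\mathcal W_{k,n}$ and define $\delta\colon\mathcal W\times\mathcal W\to[0,\infty)$ by $\delta(W,W')=\inf\{d(u,v):u\in W,\ v\in W'\}$. We claim that for all $x,y\in X$
\begin{equation}\label{eq:recover}
d(x,y)=\sup\{\delta(W,W'):W,W'\in\mathcal W,\ x\in W,\ y\in W'\}.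
\end{equation}
If $x\in W$ and $y\in W'$, then $\delta(W,W')\le d(x,y)$. Given $k$, use (2) to choose $W\ni x$ and $W'\ni y$ in $\bigcup_n\mathcal W_{k,n}$. For $u\in W$ and $v\in W'$, property (1) gives $d(x,y)\le d(x,u)+d(u,v)+d(v,y)<d(u,v)+2/k$, so $\delta(W,W')\ge d(x,y)-2/k$. This proves \eqref{eq:recover}, and $d$ is coded by the pair $\bigl((\mathcal W_{k,n})_{k,n},\delta\bigr)$.

By Corollary~\ref{cor:fam} there are at most $\mu^\omega=\mu$ possibilities for $(\mathcal W_{k,n})_{k,n}$, and for each of them
\[
2^{|\mathcal W|}\le2^{\sum_{k,n}|\mathcal W_{k,n}|}=\prod_{k,n}2^{|\mathcal W_{k,n}|}\le\mu^\omega=\mu .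
\]
With $\kappa=|\mathcal W|+\omega$, the number of functions $\mathcal W\times\mathcal W\to[0,\infty)$ is at most $\mathfrak c^{\kappa\cdot\kappa}=2^\kappa=2^{|\mathcal W|}\cdot\mathfrak c\le\mu$. Hence $m(X)\le\mu$.
\end{proof}

\begin{remark}[The hypotheses]\label{rem:hyp}
\emph{Infiniteness} is needed in part (a): if $2\le|X|<\omega$, then $z(X)$ is finite while $m(X)\ge\mathfrak c$ by Proposition~\ref{prop:lower}. The \emph{Tychonoff} property supplies the cozero sets in Lemma~\ref{lem:c} and the nonconstant function in Proposition~\ref{prop:lower}, and it passes to the subspaces that appear in the two inductions. On an infinite set with the cofinite topology any two nonempty open sets meet, so continuous real functions are constant, $z=2$, and Proposition~\ref{prop:seq} fails. \emph{Compatibility} is used only to make the $\mathcal U$-uniform pseudometrics continuous. Without it (b) fails: $z([0,1])\le\mathfrak c$ by Lemma~\ref{lem:ex}(b), while the uniformity $\mathcal P$ of Example~\ref{ex:discrete} on the set $[0,1]$ has weight $2^{\mathfrak c}$.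
\end{remark}

\section{Sharpness, and a space with a large square}\label{sec:sharp}

\begin{proof}[Proof of Proposition~\ref{prop:A}]
If (i) holds, then $\mu^\omega=\mu$ by Proposition~\ref{prop:seq}. If (ii) holds, then $\mu\ge2^\omega$ is uncountable, and Example~\ref{ex:cube} gives $w(Y,\mathcal U)=\mu$ and $\mu\le z(Y)\le\mu^\omega=\mu$ for $Y=\{0,1\}^\mu$.
\end{proof}

By Propositions~\ref{prop:seq} and~\ref{prop:A}, the bound $z(X)$ is best possible at every cardinal that is a value of $z$ on an infinite Tychonoff space.

For Proposition~\ref{prop:B} we want $X$ to be Lindel\"of with a base of cardinality $\mathfrak c$, so that Lemma~\ref{lem:ex}(b) keeps $z(X)$ small, while $X\times X$ contains a clopen discrete set of cardinality $\mathfrak c$. We take two subsets $X_1,X_2$ of the line and make the points of $C=X_1\cap X_2$ isolated. Then $\{(c,c):c\in C\}$ is open and discrete in $X_1\times X_2$, and it is closed because no other point of $X_1\times X_2$ lies on the diagonal of $\mathbb R^2$. To keep $X_i$ Lindel\"of, the points of $X_i\setminus C$ must be spread so that every Euclidean open set containing them leaves only countably many points uncovered.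

\begin{proof}[Proof of Proposition~\ref{prop:B}]
We use Bernstein's construction. There are $\mathfrak c$ uncountable closed subsets of $\mathbb R$, and each has cardinality $\mathfrak c$ because it contains a copy of the Cantor set. List them as $(F_\alpha)_{\alpha<\mathfrak c}$. By recursion choose three distinct points $a_\alpha,a'_\alpha,c_\alpha\in F_\alpha$ different from the fewer than $\mathfrak c$ points chosen at earlier stages. Put $A=\{a_\alpha:\alpha<\mathfrak c\}$, $A'=\{a'_\alpha:\alpha<\mathfrak c\}$ and $C=\mathbb R\setminus(A\cup A')$. These sets partition $\mathbb R$, each meets every uncountable closed set, and $|C|=\mathfrak c$ because $C$ contains all $c_\alpha$.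

Let $X_1=A\cup C$ and $X_2=A'\cup C$. Call a subset of $X_i$ open if it has the form $(O\cap X_i)\cup T$ with $O$ Euclidean open and $T\subseteq C$. These sets are closed under unions, and under finite intersections because the intersection of $(O\cap X_i)\cup T$ and $(O'\cap X_i)\cup T'$ is the union of $O\cap O'\cap X_i$ and a subset of $C$. The topology is finer than the Euclidean one, hence Hausdorff. We verify two properties of $X_1$; interchanging $A$ and $A'$ gives them for $X_2$.

\emph{$X_1$ has a base of $\mathfrak c$ clopen sets.} The singletons $\{c\}$, $c\in C$, are clopen. Let $a\in A$ lie in an open set $(O\cap X_1)\cup T$. Then $a\in O$, since $a\notin C$. The set $A'$ meets every nondegenerate closed interval, so there are $s,t\in A'$ with $a\in(s,t)\subseteq O$. Since $s,t\notin X_1$, the set $(s,t)\cap X_1=[s,t]\cap X_1$ is clopen. Indicator functions of the clopen basic sets show that $X_1$ is Tychonoff.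

\emph{$X_1$ is Lindel\"of.} Given an open cover of $X_1$, choose for each $a\in A$ a member $(O_a\cap X_1)\cup T_a$ that contains $a$; again $a\in O_a$. Since $\mathbb R$ has a countable base, countably many of the sets $O_a$ cover $A$; let $O$ be their union. The closed set $\mathbb R\setminus O$ misses $A$, so it is countable. The countably many chosen members cover $O\cap X_1$, and countably many further members cover $X_1\setminus O$.

Let $X$ be the topological sum of disjoint copies of $X_1$ and $X_2$. It is Tychonoff and Lindel\"of with a base of cardinality $\mathfrak c$, so $z(X)\le\mathfrak c^\omega=\mathfrak c$ by Lemma~\ref{lem:ex}(b), and $z(X)\ge\mathfrak c$ by Lemma~\ref{lem:c}.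

The product $X_1\times X_2$ is a clopen subspace of $X\times X$. Since $X_1\cap X_2=C$, the set $H=\{(c,c):c\in C\}$ is the preimage of the diagonal of $\mathbb R^2$ under the continuous inclusion $X_1\times X_2\to\mathbb R^2$, so $H$ is closed. Its points are isolated, so every $S\subseteq H$ is open, and $S$ is closed because $H$ is closed and $H\setminus S$ is open. Thus all $2^{\mathfrak c}$ subsets of $H$ are clopen in $X\times X$, and $z(X\times X)\ge2^{\mathfrak c}$.
\end{proof}

For this space the first inequality in \eqref{eq:two} bounds $w(X,\mathcal U)$ only by a cardinal that is at least $2^{\mathfrak c}$, whereas Theorem~\ref{thm:main} gives $w(X,\mathcal U)\le\mathfrak c$ for every compatible uniformity $\mathcal U$.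

\begin{thebibliography}{9}

\bibitem{UpperBound}
\emph{An Upper Bound for the Weight of the Fine Uniformity},
\texttt{https://www.mdpi.com/2227-7390/13/15/2511}.

\bibitem{Engelking}
Engelking, \emph{General Topology}.

\end{thebibliography}
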